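\title{The orthogonality graph of $\mathbb{R}^3$ has circular chromatic number four}

\begin{abstract}
Let $\mathcal{O}$ be the graph whose vertices are the lines through the origin in $\mathbb{R}^3$, two lines being adjacent when they are orthogonal. We prove that the circular chromatic number of $\mathcal{O}$ is $4$. More strongly, every finite graph that receives a homomorphism from $\mathcal{O}$ contains an odd wheel, although $\mathcal{O}$ itself contains none. The key step is that the lines orthogonal to at least one of three linearly independent, pairwise non-orthogonal lines carry a closed walk of odd length, which we obtain from a real eigenvector of a product of an odd number of cross-product maps. The argument also applies to much smaller subgraphs of $\mathcal{O}$, has a finite form, and works over every subfield of $\mathbb{R}$ in which positive elements are squares.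
\end{abstract}

\section{Introduction}

The \emph{orthogonality graph} $\mathcal{O}$ has as vertices the lines through the origin in $\mathbb{R}^3$, and two lines are adjacent if they are orthogonal. We denote a line by any nonzero vector that spans it. The triangles of $\mathcal{O}$ are the orthogonal frames. The neighbors of a line $v$ are the lines in the plane $v^\perp$, and each of them is orthogonal to exactly one other line of that plane. So every neighborhood in $\mathcal{O}$ induces a perfect matching.

For positive integers $k\ge 2d$, a \emph{$(k,d)$-coloring} of a graph $G$ is a map $f\colon V(G)\to\{0,1,\dots,k-1\}$ with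
\[
d\le |f(u)-f(v)|\le k-d\qquad\text{for every edge } uv .
\]
If the $k$ colors are placed around a circle, the condition says that adjacent vertices get colors at least $d$ steps apart. The \emph{circular chromatic number} $\chi_c(G)$ is the infimum of $k/d$ over all pairs $(k,d)$ for which $G$ has a $(k,d)$-coloring. A $(k,1)$-coloring is a proper coloring with $k$ colors, so $\chi_c(G)\le\chi(G)$. Conversely, if $f$ is a $(k,d)$-coloring, then $v\mapsto\lfloor f(v)/d\rfloor$ is a proper coloring with $\lceil k/d\rceil$ colors, so $\chi_c(G)\ge\chi(G)-1$ when $\chi(G)$ is finite. Thus $\chi_c$ refines $\chi$: it measures how much of the last color a graph really needs. The $5$-cycle needs at most half of its third color, since $0,2,4,1,3$ is a $(5,2)$-coloring.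

It is known that $\chi(\mathcal{O})=4$ and that $\chi_c(\mathcal{O})\ge 7/2$. The question posed in \cite{problem} is whether $\chi_c(\mathcal{O})=4$.

An \emph{odd wheel} consists of a cycle of odd length and one further vertex, the \emph{hub}, adjacent to all vertices of the cycle; the smallest odd wheel is $K_4$. A graph that contains an odd wheel has $\chi_c\ge4$: when $k<4d$, the colors available to the neighbors of the hub fit into two arcs of at most $d$ colors each, so the coloring would make the odd cycle bipartite (Lemma~\ref{lem:clique}). This simple obstruction is absent from $\mathcal{O}$, whose neighborhoods are matchings, and on this evidence one might expect some slack below $4$. There is none.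

\begin{theorem}\label{thm:main}
$\chi_c(\mathcal{O})=4$.
\end{theorem}

The reason is that a coloring with finitely many colors cannot tell a vertex from the other members of its color class. The two arcs above contain the colors of all neighbors of all vertices of one color. So the role of the hub can be played by a set of equally colored lines, and we shall see that three linearly independent lines are enough to play it.

To state the general result we fix some terms. Graphs have no loops and may be infinite. A \emph{homomorphism} $G\to H$ is a map $V(G)\to V(H)$ that sends edges to edges; in particular it sends adjacent vertices to distinct vertices. A graph \emph{contains} another if it has it as a subgraph, not necessarily induced. For a set $Z$ of vertices of $\mathcal{O}$, let $N(Z)$ be the set of vertices adjacent to at least one member of $Z$; we use the same symbol for the subgraph that it induces.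

\begin{theorem}\label{thm:wheel}
Let $Y$ be a set of lines through the origin that is not covered by finitely many planes through the origin; for example, any nonempty open set of lines, or any infinite set of generators of a circular cone. Let $\mathcal{O}_Y$ be the subgraph of $\mathcal{O}$ induced on $Y\cup N(Y)$. If $H$ is a finite graph and there is a homomorphism $\mathcal{O}_Y\to H$, then $H$ contains an odd wheel. In particular $\chi_c(\mathcal{O}_Y)=4$. Taking $Y$ to be the set of all lines, every finite graph that receives a homomorphism from $\mathcal{O}$ contains an odd wheel.
\end{theorem}

Theorem~\ref{thm:main} is the case of Theorem~\ref{thm:wheel} in which $Y$ is the set of all lines. Section~\ref{sec:graphs} contains the graph-theoretic facts and an explicit $4$-coloring of $\mathcal{O}$, so that the proof is self-contained. Section~\ref{sec:walk} is the geometric core, and Section~\ref{sec:wheel} deduces Theorem~\ref{thm:wheel} from it by the pigeonhole principle. Section~\ref{sec:small} treats finite subgraphs of $\mathcal{O}$ and lines defined over subfields of $\mathbb{R}$.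

\section{Circular cliques, odd wheels and four colors}\label{sec:graphs}

For $k\ge2d$ let $K_{k/d}$ be the graph on $\mathbb{Z}_k$ in which $i$ and $j$ are adjacent if $i-j\in\{d,d+1,\dots,k-d\}$ modulo $k$. The set $\{d,\dots,k-d\}$ is invariant under $s\mapsto k-s$, so the $(k,d)$-colorings of $G$ are exactly the homomorphisms $G\to K_{k/d}$. Note that $K_{4/1}=K_4$.

A \emph{closed walk of length $m$} is a sequence of vertices $w_0,w_1,\dots,w_m=w_0$ in which consecutive vertices are adjacent. A homomorphism maps it to a closed walk of the same length, whereas the image of a cycle need not be a cycle; this is why we work with walks. Nothing is lost: \emph{the vertex set of an odd closed walk contains an odd cycle}. Indeed, take a shortest odd closed walk $w_0,\dots,w_m$ on that vertex set. If $w_i=w_j$ with $0\le i<j<m$, it splits into closed walks of lengths $j-i$ and $m-(j-i)$, one of which is odd and shorter. So the walk has no repeated vertex, and $m\ge3$ because there are no loops.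

\begin{lemma}\label{lem:clique}
If $2d\le k<4d$, then $K_{k/d}$ contains no odd wheel.
\end{lemma}

\begin{proof}
A set of at most $d$ consecutive residues is independent: the difference of two distinct members is $t$ or $k-t$ modulo $k$ with $1\le t\le d-1$, and $t<d$, $k-t>k-d$. The neighborhood of a vertex $j$ is $j+\{d,\dots,k-d\}$, a set of $k-2d+1\le 2d$ consecutive residues. It splits into two sets of at most $d$ consecutive residues, so it induces a bipartite graph and contains no odd cycle.
\end{proof}

The bound $k<4d$ is exactly what is needed: for $k\ge 4d$ the residues $0,d,2d,3d$ form a $K_4$.

\begin{proposition}\label{prop:four}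
There is a homomorphism $\mathcal{O}\to K_4$.
\end{proposition}

\begin{proof}
The eight closed orthants of $\mathbb{R}^3$ fall into four antipodal pairs, and two vectors in the interior of one orthant have positive inner product. This suggests coloring a line by the pair of orthants that contains it; only the lines in the coordinate planes need care.

Let $\Omega_0$ be the set of lines with a spanning vector $x$ such that $x_1,x_2,x_3\ge0$. For $i=1,2,3$ let $\Omega_i$ be the set of lines with a spanning vector $x$ such that $x_i\le0$ and the other two coordinates are $\ge0$. Suppose that two orthogonal lines lie in the same $\Omega_j$. After changing the sign of the $j$-th coordinate if $j\ne0$, which preserves inner products, they have spanning vectors with nonnegative coordinates and inner product $0$. The supports of these vectors are disjoint nonempty subsets of $\{1,2,3\}$, so one support is a singleton: one of the two lines is a coordinate axis $e_i$.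

Now color the lines with $0,1,2,3$ so that a line of color $j$ lies in $\Omega_j$.
\begin{itemize}
\item The axis $e_i$ gets color $i$; it is spanned by $-e_i$, so it lies in $\Omega_i$.
\item Let the line have exactly one zero coordinate, the $i$-th. If the other two coordinates have the same sign, the line lies in $\Omega_0$ and gets color $0$. If they have opposite signs, take the spanning vector in which the coordinate with the smaller index $l$ is negative; the line lies in $\Omega_l$ and gets color $l$. In both cases the color differs from $i$.
\item Let the line have no zero coordinate. Exactly one of $x,-x$ has at most one negative coordinate. The line gets color $0$ if that vector has none, and color $l$ if its $l$-th coordinate is negative.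
\end{itemize}
If two orthogonal lines had the same color $j$, both would lie in $\Omega_j$, so one of them would be an axis $e_i$, and $j=i$. The other lies in $e_i^\perp$, so it is an axis $e_l$ with $l\ne i$, or its only zero coordinate is the $i$-th. In both cases its color is not $i$, a contradiction.
\end{proof}

\begin{corollary}\label{cor:four}
Let $G$ be a subgraph of $\mathcal{O}$ such that every finite graph that receives a homomorphism from $G$ contains an odd wheel. Then $\chi_c(G)=4$.
\end{corollary}

\begin{proof}
By Lemma~\ref{lem:clique}, $G$ has no $(k,d)$-coloring with $k<4d$. By Proposition~\ref{prop:four}, it has a $(4,1)$-coloring.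
\end{proof}

\section{An odd closed walk among the neighbors of three lines}\label{sec:walk}

\begin{proposition}\label{prop:key}
Let $a,b,c\in\mathbb{R}^3$ be linearly independent and pairwise non-orthogonal. Then $N(\{a,b,c\})$ contains a closed walk of odd length. If $a,b,c\in K^3$ for a subfield $K\subseteq\mathbb{R}$ in which every positive element is a square, then the walk can be chosen with all its lines spanned by vectors of $K^3$.
\end{proposition}

\subsection{Walks as products of cross products}

The set $N(\{a,b,c\})$ consists of the lines in the three planes $a^\perp,b^\perp,c^\perp$. A line $x$ not parallel to $v$ has exactly one neighbor in the plane $v^\perp$, namely $v\times x$. So a step of a walk is specified by naming the plane into which it goes, and it is given by the linear map $X_v\colon x\mapsto v\times x$. A walk is then a product of such maps applied to a starting vector, and the walk closes up when the starting vector is an eigenvector.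

\begin{lemma}\label{lem:word}
Let $v_1,\dots,v_m\in\{a,b,c\}$, and suppose that $X_{v_m}\cdots X_{v_1}x_0=\lambda x_0$ with $x_0\ne0$ and $\lambda\neq0$ real. Put $x_i=v_i\times x_{i-1}$. Then the lines $x_0,x_1,\dots,x_m$ form a closed walk of length $m$ in $N(\{a,b,c\})$.
\end{lemma}

\begin{proof}
No $x_i$ is zero, since otherwise $x_m=\lambda x_0$ would be zero. For $1\le i\le m$ the vector $x_i$ is orthogonal to $x_{i-1}$ and to $v_i$, so consecutive lines are adjacent and $x_1,\dots,x_m$ lie in $N(\{a,b,c\})$. The lines $x_0$ and $x_m$ coincide.
\end{proof}

We therefore need a product of an odd number of the maps $X_a,X_b,X_c$ with a nonzero real eigenvalue. The shortest candidate fails: for a unit vector $a$, the map $X_a$ kills $a$ and acts on the plane $a^\perp$ as the rotation $J$ by $90^\circ$, which has no real eigenvalue. We shall look for products of \emph{even} length that map $a^\perp$ to itself and turn some line of $a^\perp$ by a right angle; one more step $X_a$ then brings the line back.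

The identity $v\times(v\times y)=(v\cdot y)v-(v\cdot v)y$ says that
\begin{equation}\label{eq:square}
X_v^2=-(v\cdot v)\,P_v,\qquad\text{where } P_vy=y-\frac{v\cdot y}{v\cdot v}\,v
\end{equation}
is the orthogonal projection onto $v^\perp$. Two steps into the same plane thus project onto that plane, and the natural even moves of $a^\perp$ are to project onto another plane and back:
\[
R_b=P_aP_b|_{a^\perp},\qquad R_c=P_aP_c|_{a^\perp}.
\]
By \eqref{eq:square}, $R_b$ is a positive multiple of $X_a^2X_b^2$ restricted to $a^\perp$, a product of four cross products, and $R_c$ is a positive multiple of $X_a^2X_c^2$.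

\subsection{An example}\label{sec:example}

Let $a=(0,0,1)$, $b=(1,0,1)$, $c=(1,1,1)$. These vectors are linearly independent, with $a\cdot b=a\cdot c=1$ and $b\cdot c=2$.

There is no triangle in $N(\{a,b,c\})$. If two vertices of a triangle lie in one plane $v^\perp$, the third is the line $v$, which lies in none of the three planes. So a triangle has vertices $x\in a^\perp$, $y\in b^\perp$, $z\in c^\perp$. With $x=(s,t,0)$ the line $y$ is $b\times x=(-t,s,t)$ and the line $z$ is $x\times y=(t^2,-st,s^2+t^2)$. But then $z\cdot c=s^2-st+2t^2>0$.

Now consider the even moves. For $y=(s,t,0)$ we have $P_by=y-\frac s2(1,0,1)$ and $P_cy=y-\frac{s+t}3(1,1,1)$, and $P_a$ deletes the third coordinate. In the coordinates $(s,t)$ of $a^\perp$,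
\[
R_b(s,t)=\Bigl(\frac s2,\,t\Bigr),\qquad R_c(s,t)=\Bigl(\frac{2s-t}3,\,\frac{2t-s}3\Bigr),\qquad J(s,t)=(-t,s).
\]
The map $R_b$ fixes $(0,1)$ and halves $(1,0)$, so it pulls lines toward the line $p=a^\perp\cap b^\perp$ spanned by $(0,1)$. The map $R_c$ fixes $(1,-1)$ and divides $(1,1)$ by $3$, so it pulls lines toward the line $q=a^\perp\cap c^\perp$ spanned by $(1,-1)$. One map alone cannot turn a line by a right angle: in its eigenbasis it multiplies the two coordinates by positive numbers, so $y\cdot R_b^ny>0$ for $y\ne0$. The two maps together can do it:
\[
(2,1)\xrightarrow{R_c}(1,0)\xrightarrow{R_c}\Bigl(\frac23,-\frac13\Bigr)\xrightarrow{R_b}\Bigl(\frac13,-\frac13\Bigr)\xrightarrow{R_b}\Bigl(\frac16,-\frac13\Bigr)\xrightarrow{J}\frac16\,(2,1).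
\]
See Figure~\ref{fig:turn}. Thus $(2,1)$ is an eigenvector of $JR_b^2R_c^2$, and Lemma~\ref{lem:word} gives a closed walk of length $17$. Here it is, with each arrow labeled by the vector $v_i$ and each line given by a short spanning vector:
\[
\begin{array}{rl}
(2,1,0)&\xrightarrow{c}(1,-2,1)\xrightarrow{c}(1,0,-1)\xrightarrow{a}(0,1,0)\xrightarrow{a}(1,0,0)\\[2pt]
&\xrightarrow{c}(0,1,-1)\xrightarrow{c}(2,-1,-1)\xrightarrow{a}(1,2,0)\xrightarrow{a}(2,-1,0)\\[2pt]
&\xrightarrow{b}(1,2,-1)\xrightarrow{b}(1,-1,-1)\xrightarrow{a}(1,1,0)\xrightarrow{a}(1,-1,0)\\[2pt]
&\xrightarrow{b}(1,1,-1)\xrightarrow{b}(1,-2,-1)\xrightarrow{a}(2,1,0)\xrightarrow{a}(1,-2,0)\xrightarrow{a}(2,1,0).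
\end{array}
\]
The last two steps go along an edge and back; without them the walk is a cycle of length $15$.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.1]
\draw[very thick] (0,0)--(26.57:3) node[right]{$x_0=(2,1,0)$};
\draw (0,0)--(0:3) node[right]{$x_4=(1,0,0)$};
\draw (0,0)--(-26.57:3) node[right]{$x_8=(2,-1,0)$};
\draw (0,0)--(-45:3) node[right]{$x_{12}=(1,-1,0)=q$};
\draw[very thick] (0,0)--(-63.43:3) node[below right]{$x_{16}=(1,-2,0)$};
\draw[dashed] (0,0)--(-90:3) node[below]{$p$};
\draw[->] (26.57:2.1) arc (26.57:0:2.1);
\draw[->] (0:2.1) arc (0:-26.57:2.1);
\draw[->] (-26.57:2.1) arc (-26.57:-45:2.1);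
\draw[->] (-45:2.1) arc (-45:-63.43:2.1);
\node at (13:2.5) {$R_c$};
\node at (-13:2.5) {$R_c$};
\node at (-36:2.5) {$R_b$};
\node at (-54:2.5) {$R_b$};
\end{tikzpicture}
\caption{The plane $a^\perp$ for $a=(0,0,1)$, $b=(1,0,1)$, $c=(1,1,1)$, with half of each line drawn. The four-step move $R_c$ (project onto $c^\perp$ and back) pulls lines toward $q=a^\perp\cap c^\perp$, and $R_b$ pulls lines toward $p=a^\perp\cap b^\perp$. After $16$ steps the line $x_0$ has become the perpendicular line $x_{16}$, and one more edge closes a walk of odd length.}
\label{fig:turn}
\end{figure}

The general mechanism is visible here. Start with a line near $Jp$. A high power of $R_c$ moves it close to $q$, provided that $Jp$ is not the exceptional line $Jq$, which $R_c$ fixes; that is, provided $p\neq q$. A high power of $R_b$ then moves it close to $p$, provided that $q$ is not the exceptional line $Jp$. Finally $J$ moves it back close to $Jp$, and one expects a fixed line there. The proof replaces this picture by a comparison of trace and determinant, which also shows over which field the fixed line is defined. The two provisos reappear as the two factors of the limiting trace.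

\subsection{Proof of Proposition~\ref{prop:key}}

Scaling the vectors changes neither the hypotheses nor the set $N(\{a,b,c\})$, so in Steps 1--3 we take $a,b,c$ to be unit vectors.

\medskip\noindent\emph{Step 1: choice of the base plane.} The first proviso holds by linear independence, but the second can fail: for the directions $(0,0,1)$, $(1,0,1)$, $(0,1,1)$ the lines $p$ and $q$ are two coordinate axes. We show that it cannot fail for both base planes $a^\perp$ and $b^\perp$. The identity $(x\times y)\cdot(z\times w)=(x\cdot z)(y\cdot w)-(x\cdot w)(y\cdot z)$ gives
\[
(a\times b)\cdot(a\times c)=b\cdot c-(a\cdot b)(a\cdot c),\qquad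
(b\times a)\cdot(b\times c)=a\cdot c-(a\cdot b)(b\cdot c).
\]
If both numbers vanish, then $b\cdot c=(a\cdot b)^2(b\cdot c)$. Since $b\cdot c\ne0$, this gives $(a\cdot b)^2=1$, so the unit vectors $a,b$ are parallel, contrary to linear independence. After interchanging the names of $a$ and $b$ if necessary, we may assume that $(a\times b)\cdot(a\times c)\ne0$.

Let $p$ and $q$ be the unit vectors in the directions of $a\times b$ and $a\times c$. Both lie in $a^\perp$, and $p\cdot q\ne0$. Also $Jp\cdot q\ne0$: the vectors $p,Jp$ form an orthonormal basis of $a^\perp$, so $Jp\cdot q=0$ would give $q=\pm p$, a nonzero vector orthogonal to $a$, $b$ and $c$, which span $\mathbb{R}^3$. Put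
\[
\tau=(p\cdot q)(Jp\cdot q)\ne0 .
\]

\medskip\noindent\emph{Step 2: the even moves.} Let $\beta=a\cdot b$ and $\gamma=a\cdot c$. Then $0<\beta^2<1$ and $0<\gamma^2<1$, because $b$ and $c$ are neither orthogonal nor parallel to $a$. Let $\bar b=P_ab=b-\beta a$, so that $|\bar b|^2=1-\beta^2>0$. For $y\in a^\perp$ we have $b\cdot y=\bar b\cdot y$, and hence
\[
R_by=P_a\bigl(y-(b\cdot y)b\bigr)=y-(\bar b\cdot y)\,\bar b .
\]
The vector $p$ is orthogonal to $a$ and $b$, hence to $\bar b$, so $R_bp=p$. Also $R_b\bar b=(1-|\bar b|^2)\bar b=\beta^2\bar b$. Thus $R_b$ has the orthogonal eigenvectors $p,\bar b$ with eigenvalues $1,\beta^2$. The same computation with $c,\gamma,q$ in place of $b,\beta,p$ applies to $R_c$. Writing $xy^T$ for the map $z\mapsto(y\cdot z)x$ of $a^\perp$, and putting $h=\beta^{2n}$, $g=\gamma^{2n}$, we get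
\[
R_b^n=hI+(1-h)\,pp^T,\qquad R_c^n=gI+(1-g)\,qq^T,
\]
since both sides agree on the eigenvectors.

\medskip\noindent\emph{Step 3: a real eigenvalue.} Let $T_n=JR_b^nR_c^n$, a linear map of the plane $a^\perp$. Expanding the product,
\[
T_n=hg\,J+(1-h)g\,(Jp)p^T+h(1-g)\,(Jq)q^T+(1-h)(1-g)(p\cdot q)\,(Jp)q^T .
\]
The trace of $xy^T$ is $x\cdot y$, the trace of $J$ is $0$, and $Jp\cdot p=Jq\cdot q=0$. As $\det J=1$, we obtain
\begin{equation}\label{eq:trace}
\operatorname{tr}T_n=(1-\beta^{2n})(1-\gamma^{2n})\,\tau,\qquad \det T_n=\beta^{2n}\gamma^{2n}.
\end{equation}
The characteristic polynomial $\lambda^2-(\operatorname{tr}T_n)\lambda+\det T_n$ has discriminant $\Delta_n=(\operatorname{tr}T_n)^2-4\det T_n$, and $\Delta_n\to\tau^2>0$ as $n\to\infty$. Fix $n$ with $\Delta_n>0$. Then $T_n$ has a real eigenvalue $\lambda$, which is nonzero because $\det T_n\ne0$, and an eigenvector $x_0\in a^\perp$. By \eqref{eq:square}, $T_n$ is the restriction to $a^\perp$ of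
\[
X_a\,(X_a^2X_b^2)^n\,(X_a^2X_c^2)^n,
\]
a product of $8n+1$ cross products. Lemma~\ref{lem:word} gives a closed walk of odd length $8n+1$ in $N(\{a,b,c\})$.

\medskip\noindent\emph{Step 4: the field of definition.} Now let $a,b,c$ denote the given vectors in $K^3$, named as in Step 1 but not normalized, and let $W$ be the product displayed above, formed with these vectors, for the same $n$. On $a^\perp$ we have $W=\mu T_n$ with $\mu>0$, so the discriminant of $W|_{a^\perp}$ is $\mu^2\Delta_n>0$ and its determinant is nonzero. The vectors $e=a\times b$ and $f=a\times e$ lie in $K^3$ and form an orthogonal basis of $a^\perp$. Since $W$ maps $K^3$ to $K^3$, the coordinates $(We\cdot e)/(e\cdot e)$, $(We\cdot f)/(f\cdot f)$ of $We$ in this basis lie in $K$, and so do those of $Wf$. So the discriminant is a positive element of $K$, hence a square in $K$, and the eigenvalues of $W|_{a^\perp}$ lie in $K$. An eigenvector $x_0$ can then be chosen as a $K$-linear combination of $e$ and $f$, and all vectors $x_i=v_i\times x_{i-1}$ of the walk lie in $K^3$. \qed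

\medskip
In the example of Section~\ref{sec:example}, $\beta^2=\frac12$, $\gamma^2=\frac13$ and $\tau=\frac12$. Formula \eqref{eq:trace} gives $\Delta_1=\frac1{36}-\frac23<0$ and $\Delta_2=\frac19-\frac19=0$. So $n=2$ is the first value for which $T_n$ has a real eigenvalue, the double eigenvalue $\frac16$ found by hand.

\subsection{The hypotheses}

\begin{remark}[Linear independence is needed]\label{rem:coplanar}
Let $Z$ be a set of unit vectors in a plane with unit normal $\nu$, and suppose that $v\cdot w>0$ for all $v,w\in Z$. Then $N(Z)$ is bipartite. To see this, put $v'=\nu\times v$, so that $v^\perp$ is spanned by $\nu,v'$ and $v'\cdot w'=v\cdot w$. Two of the planes $v^\perp$ meet only in the line $\nu$, so every other vertex of $N(Z)$ is spanned by $s\nu+v'$ for unique $v\in Z$ and $s\in\mathbb{R}$. From $(s\nu+v')\cdot(t\nu+w')=st+v\cdot w$ we see that two such vertices are adjacent only if $st<0$, and $\nu$ is adjacent to $s\nu+v'$ only if $s=0$. So $\nu$ and the vertices with $s>0$ form one side, and those with $s\le0$ form the other. In particular two non-orthogonal lines never suffice.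
\end{remark}

\begin{remark}[Non-orthogonality]
The proof uses $b\cdot c\ne0$ in Step 1 and $\beta\gamma\ne0$ in Step 3. The conclusion survives without this hypothesis for a trivial reason: if $a\perp b$, then $a$, $b$, $a\times b$ is a triangle in $N(\{a,b\})$. This case does not arise below, because lines of one color are never orthogonal.
\end{remark}

\begin{remark}[The length of the walk is unbounded]
Let $(a_j,b_j,c_j)$ be triples of unit vectors as in Proposition~\ref{prop:key} with $a_j,b_j,c_j\to e$. Then the length of the shortest odd closed walk in $N(\{a_j,b_j,c_j\})$ tends to infinity. Otherwise infinitely many of these graphs have an odd closed walk of one length $m$. Represent its lines by unit vectors and pass to a subsequence along which all of them converge. The limits are unit vectors orthogonal to $e$, and consecutive ones are orthogonal, so they form an odd closed walk in the matching $N(\{e\})$, which is impossible. This is why $n$ must be allowed to grow in Step 3.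
\end{remark}

\section{Odd wheels in finite targets}\label{sec:wheel}

The next lemma makes precise how three lines act as one hub.

\begin{lemma}\label{lem:fold}
Let $G$ be a subgraph of $\mathcal{O}$ and $\varphi\colon G\to H$ a homomorphism. Let $a,b,c$ be vertices of $G$ with $\varphi(a)=\varphi(b)=\varphi(c)=h$, and suppose that $G$ is induced and contains an odd closed walk of $N(\{a,b,c\})$. Then $H$ contains an odd wheel with hub $h$.
\end{lemma}

\begin{proof}
Each vertex of the walk is adjacent in $G$ to one of $a,b,c$, because $G$ is induced. So $\varphi$ maps the walk to an odd closed walk of $H$ all of whose vertices are adjacent to $h$, and in particular different from $h$. Its vertex set contains an odd cycle, which forms an odd wheel with $h$.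
\end{proof}

We also need a supply of lines in general position. The \emph{generators of a circular cone} are the lines that make a fixed angle $\theta\in(0,\pi/2)$ with a fixed axis. When the axis is $e_3$, they are spanned by the vectors $(x,y,1)$ with $x^2+y^2=\tan^2\theta$.

\begin{lemma}\label{lem:cone}
A plane through the origin contains at most two generators of a circular cone. Equivalently, any three distinct generators are linearly independent.
\end{lemma}

\begin{proof}
Take the axis to be $e_3$. A plane through the origin meets the affine plane $x_3=1$ in a line or not at all, and a line meets a circle in at most two points.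
\end{proof}

\begin{proof}[Proof of Theorems~\ref{thm:wheel} and~\ref{thm:main}]
First the examples. By Lemma~\ref{lem:cone}, $m$ planes cover at most $2m$ generators of a circular cone, so an infinite set of generators is not covered by finitely many planes. A nonempty open set of lines contains all lines within some small angle of one of its members, hence all generators of a circular cone.

Let $\varphi\colon\mathcal{O}_Y\to H$ be a homomorphism with $H$ finite. The finitely many sets $Y\cap\varphi^{-1}(h)$, $h\in V(H)$, cover $Y$, so one of them is not contained in a plane. It spans $\mathbb{R}^3$ and therefore contains three linearly independent lines $a,b,c$. They have the same image, so they are pairwise non-adjacent in the induced subgraph $\mathcal{O}_Y$, that is, pairwise non-orthogonal. By Proposition~\ref{prop:key} there is an odd closed walk in $N(\{a,b,c\})\subseteq N(Y)$, and Lemma~\ref{lem:fold} gives an odd wheel in $H$. Corollary~\ref{cor:four} gives $\chi_c(\mathcal{O}_Y)=4$. If $Y$ is the set of all lines, then $\mathcal{O}_Y=\mathcal{O}$.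
\end{proof}

\begin{remark}[Sharpness]
The odd wheels in the conclusion cannot be replaced by a family that excludes $K_4$ and its subgraphs, because $K_4$ itself is a finite target by Proposition~\ref{prop:four}. The finiteness of $H$, used only for the pigeonhole step, cannot be dropped: the identity is a homomorphism $\mathcal{O}\to\mathcal{O}$, and $\mathcal{O}$ contains no odd wheel since its neighborhoods induce perfect matchings.
\end{remark}

\section{Finite subgraphs and smaller fields}\label{sec:small}

When the number of vertices of the target is bounded in advance, the argument uses finitely many lines for the pigeonhole step and one finite walk for each triple of them. This gives finite subgraphs of $\mathcal{O}$ whose circular chromatic numbers approach $4$.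

\begin{theorem}\label{thm:finite}
For each $N\ge1$ there is a finite subgraph $G_N$ of $\mathcal{O}$ that has no homomorphism to any odd-wheel-free graph on at most $N$ vertices. Consequently
\[
4-\frac1d<\chi_c(G_{4d-1})\le4\qquad\text{for every } d\ge1 .
\]
\end{theorem}

\begin{proof}
Take $2N+1$ distinct generators of a circular cone. By Lemma~\ref{lem:cone} any three of them are linearly independent. For each pairwise non-orthogonal triple among them choose one odd closed walk as in Proposition~\ref{prop:key}, and let $G_N$ be the subgraph of $\mathcal{O}$ induced on the $2N+1$ lines and the vertices of the chosen walks. Let $\varphi\colon G_N\to H$ be a homomorphism, where $H$ has at most $N$ vertices. Three of the $2N+1$ lines have the same image. They are pairwise non-orthogonal since $G_N$ is induced, so $G_N$ contains the walk chosen for them, and Lemma~\ref{lem:fold} gives an odd wheel in $H$.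

The graph $K_{(4d-1)/d}$ has $4d-1$ vertices and no odd wheel by Lemma~\ref{lem:clique}, so $G_{4d-1}$ has no homomorphism to it. To pass from the failure of this one coloring to an inequality for the infimum $\chi_c$, we use a theorem of Bondy and Hell \cite{BH}: for a finite graph $G$ and integers $k\ge2d$, if $\chi_c(G)\le k/d$ then $G\to K_{k/d}$. It gives $\chi_c(G_{4d-1})>(4d-1)/d$. The upper bound follows from Proposition~\ref{prop:four}.
\end{proof}

The only operation in the proof of Proposition~\ref{prop:key} that is not rational in $a,b,c$ is the square root of the discriminant. So the theorem persists over every subfield of $\mathbb{R}$ closed under square roots of positive elements. The smallest such field is the field of real constructible numbers, which is countable.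

\begin{theorem}\label{thm:field}
Let $K\subseteq\mathbb{R}$ be a subfield in which every positive element is a square, for example the field of real constructible numbers. Let $\mathcal{O}(K)$ be the subgraph of $\mathcal{O}$ induced on the lines spanned by vectors of $K^3$. Then every finite graph that receives a homomorphism from $\mathcal{O}(K)$ contains an odd wheel, and $\chi_c(\mathcal{O}(K))=4$.
\end{theorem}

\begin{proof}
The vectors $\bigl(\frac{1-t^2}{1+t^2},\frac{2t}{1+t^2},1\bigr)$ with $t=1,2,3,\dots$ lie in $\mathbb{Q}^3\subseteq K^3$, and they span distinct generators of the cone with axis $e_3$ and angle $\pi/4$, since their first coordinates are distinct. If $\varphi\colon\mathcal{O}(K)\to H$ is a homomorphism with $H$ finite, three of these lines $a,b,c$ have the same image. They are linearly independent by Lemma~\ref{lem:cone} and pairwise non-orthogonal because $\mathcal{O}(K)$ is induced. By the second part of Proposition~\ref{prop:key}, $\mathcal{O}(K)$ contains an odd closed walk of $N(\{a,b,c\})$. Lemma~\ref{lem:fold} gives an odd wheel in $H$, and Corollary~\ref{cor:four} gives $\chi_c(\mathcal{O}(K))=4$.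
\end{proof}

\begin{thebibliography}{9}

\bibitem{BH}
Bondy and Hell, \emph{A note on the star chromatic number}, J. Graph Theory 14 (1990).

\bibitem{problem}
\emph{Circular Colouring The Orthogonality Graph},
\texttt{https://mlelarge.github.io/\allowbreak graph-conjectures/\allowbreak op/\allowbreak circular\_colouring\_the\_orthogonality\_graph/}
(doi:10.1137/050639715).

\end{thebibliography}
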